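# Chang's conjecture from $\aleph_{\omega_1}$ down to $\aleph_\omega$

Take a structure with $\aleph_{\omega_1+1}$ elements in a countable language, with a distinguished unary predicate that holds of exactly $\aleph_{\omega_1}$ of them. Must it have an elementary substructure with exactly $\aleph_{\omega+1}$ elements, of which exactly $\aleph_\omega$ satisfy the predicate? The question is whether it is consistent that the answer is yes for all such structures at once.

The first guess is no. The large predicate has a size of cofinality $\omega_1$, the small one has a size of cofinality $\omega$, and a structure ought to be able to remember a cofinality. We begin by testing this guess.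

## 1. Cofinality $\omega_1$ against cofinality $\omega$

**Definition 1.** Let $\kappa\ge\lambda$ and $\nu\ge\mu$ be infinite cardinals. Then $(\kappa,\lambda)\twoheadrightarrow(\nu,\mu)$ says: every structure $\mathfrak A=(A;R^{\mathfrak A},\dots)$ in a countable language, with $R$ a distinguished unary predicate, $|A|=\kappa$ and $|R^{\mathfrak A}|=\lambda$, has an elementary substructure $\mathfrak B=(B;R^{\mathfrak B},\dots)\prec\mathfrak A$ with $|B|=\nu$ and $|R^{\mathfrak B}|=\mu$.

Chang's conjecture is $(\aleph_2,\aleph_1)\twoheadrightarrow(\aleph_1,\aleph_0)$. Some instances are free. If $\lambda\le\nu\le\kappa$, then $(\kappa,\lambda)\twoheadrightarrow(\nu,\lambda)$: apply Löwenheim–Skolem to a set of size $\nu$ that contains $R$. If $\nu\le\lambda$, then $(\kappa,\lambda)\twoheadrightarrow(\nu,\nu)$: close off $\nu$ elements of $R$. The difficulty begins when $R$ must shrink while $B$ stays strictly larger than $R^{\mathfrak B}$.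

For context: relative to a cardinal $\kappa$ that is $\kappa^{+\omega+1}$-supercompact, it is consistent that $(\aleph_{\omega+1},\aleph_\omega)\twoheadrightarrow(\aleph_1,\aleph_0)$; relative to a huge cardinal, it is consistent that $(\kappa^{++},\kappa^+)\twoheadrightarrow(\mu^+,\mu)$ for every $\kappa$ and every $\mu<\kappa^+$. The problem treated here is posed at https://uryaar.com/Chang's_conjecture.

**Testing the guess.** Let $\mathfrak A$ have universe $\aleph_{\omega_1+1}$ and $R=\aleph_{\omega_1}$. Put into the language constants for all $n<\omega$; the function $y\mapsto y+1$; the function $i\mapsto\aleph_i$ for $i<\omega_1$; the function sending an infinite $y<\aleph_{\omega_1}$ to the $i$ with $|y|=\aleph_i$; and two binary functions that code, for each $\alpha<\omega_1$, an injection $\alpha\to\omega$ and its inverse. (Give all these functions the value $0$ elsewhere.) Let $\mathfrak B\prec\mathfrak A$ be as desired.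

First, $B\cap\omega_1$ is an initial segment of $\omega_1$. If $\xi<\alpha\in B\cap\omega_1$ and the injection for $\alpha$ sends $\xi$ to $n$, then $n\in B$, and $\xi$ is obtained from $\alpha$ and $n$ by the inverse function. So either $\omega_1\subseteq B$, or $B\cap\omega_1=\alpha$ for a countable ordinal $\alpha$, which is a limit because $B$ is closed under $y\mapsto y+1$.

Next, the map $i\mapsto|B\cap\aleph_i|$ $(i<\omega_1)$ is nondecreasing with infinite values $\le\aleph_\omega$. There are only countably many such values, so the map is constant from some $i_0$ on. If the final value were $\aleph_n$, then $|B\cap\aleph_{\omega_1}|\le\aleph_1\cdot\aleph_n<\aleph_\omega$. So the final value is $\aleph_\omega$, and it is reached at some $i_0<\omega_1$. Counting alone gives no contradiction, but there is a strain: from some point on, every $B\cap\aleph_i$ has singular size $\aleph_\omega$.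

Suppose $\omega_1\subseteq B$. Section 2 turns the strain into a contradiction under a mild assumption on cardinal arithmetic. Here the guess is right.

Suppose instead that $B\cap\omega_1=\alpha$ is countable. If $y\in B\cap\aleph_{\omega_1}$ is infinite and $|y|=\aleph_i$, then $i\in B\cap\omega_1=\alpha$, so $y<\aleph_{i+1}\le\aleph_\alpha$. Hence $B\cap\aleph_{\omega_1}\subseteq\aleph_\alpha$. It is cofinal there, as $\aleph_i\in B$ for $i<\alpha$. The relevant cofinality is now $\mathrm{cf}(\aleph_\alpha)=\omega$, and the mismatch has disappeared.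

So the guess survives only for substructures with $\omega_1\subseteq B$, and as an answer to the question it is wrong. Here are the exact statements.

**Definition 2.** A cardinal $\kappa$ is *2-huge* if there is an elementary $j:V\to N$ with critical point $\kappa$ such that $N$ is transitive and closed under $j(j(\kappa))$-sequences.

By the usual ultrafilter characterization, $j$ may be taken to be an ultrapower embedding, hence a definable class, so that 2-hugeness is a first-order statement. For comparison, if we drop the closure of $N$ altogether, we have the definition of a measurable cardinal. For a cardinal (or ordinal $\ge\omega$) $\alpha$ let $\alpha^{+i}$ be its $i$-th cardinal successor, with $\alpha^{+0}=\alpha$ and suprema at limits; for instance $\omega^{+\omega}=\aleph_\omega$ and $\omega^{+\omega_1}=\aleph_{\omega_1}$.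

**Main Theorem.** If ZFC + "there is a 2-huge cardinal" is consistent, so is ZFC + $(\aleph_{\omega_1+1},\aleph_{\omega_1})\twoheadrightarrow(\aleph_{\omega+1},\aleph_\omega)$. Any model of ZFC with a 2-huge cardinal has a forcing extension satisfying it.

**Theorem 2.** Let $\kappa$ be 2-huge and $\tau<\kappa$ an infinite regular cardinal. In some forcing extension with the same cardinals $\le\tau$, $(\tau^{+\tau^++1},\tau^{+\tau^+})\twoheadrightarrow(\tau^{+\tau+1},\tau^{+\tau})$. For example, for each $n<\omega$ it is consistent (relative to a 2-huge cardinal) that $(\aleph_{\omega_{n+1}+1},\aleph_{\omega_{n+1}})\twoheadrightarrow(\aleph_{\omega_n+1},\aleph_{\omega_n})$.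

**Theorem 3 (ZFC).** Let $\theta$ be singular, $\rho=\mathrm{cf}(\theta)<\eta<\theta$, $\eta$ singular, $\mathrm{cf}(\eta)\ne\rho$, and $\eta'^{\rho}<\eta$ for all cardinals $\eta'<\eta$. Then some structure with universe $\theta^+$ and $R=\theta$ has no elementary substructure $\mathfrak B$ with $|B|=\eta^+$, $|B\cap\theta|=\eta$ and $\rho\subseteq B$. In particular, if $2^{\aleph_1}<\aleph_\omega$, there is a structure with universe $\aleph_{\omega_1+1}$ and $R=\aleph_{\omega_1}$ such that every witness $\mathfrak B$ to $(\aleph_{\omega_1+1},\aleph_{\omega_1})\twoheadrightarrow(\aleph_{\omega+1},\aleph_\omega)$ for it has $B\cap\omega_1$ countable.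

We shall refute failures of $\twoheadrightarrow$ in the following form.

**Lemma 4.** Suppose $(\Theta^+,\Theta)\twoheadrightarrow(\lambda^+,\lambda)$ fails. Then there is $F:\omega\times[\Theta^+]^{<\omega}\to\Theta^+$ such that no nonempty $X\subseteq\Theta^+$ closed under all $F(n,\cdot)$ has $|X|=\lambda^+$ and $|X\cap\Theta|=\lambda$.

*Proof.* Take a counterexample. Its predicate has size $\Theta$ and the complement has size $\Theta^+$, so we may assume that the universe is $\Theta^+$ and $R=\Theta$. Fix countably many Skolem functions. For a Skolem function $f$ of arity $k$ and a map $\pi$ from $k$ onto some $m\le k$, let $F_{f,\pi}(\{x_0<\dots<x_{m-1}\})=f(x_{\pi(0)},\dots,x_{\pi(k-1)})$, and $F_{f,\pi}(u)=0$ if $u$ does not have $m$ elements. Enumerate these countably many functions as $F(n,\cdot)$. If $X\ne\emptyset$ is closed under all of them, it is closed under each $f$: for a tuple from $X$, let $u$ be the set of its entries and choose $\pi$ accordingly. So $X$ is the universe of an elementary substructure, and $|X|=\lambda^+$, $|X\cap\Theta|=\lambda$ is impossible. $\square$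

## 2. Scales exclude the substructures that contain $\omega_1$

We prove Theorem 3. For functions into the ordinals on $\rho$, or on an unbounded subset of $\rho$, write $f<^*g$ if $f(i)<g(i)$ for all $i$ in a final segment of the domain. For example, on $\omega$ the constant function $5$ is $<^*$ the identity.

**Step 1: the structure.** Its purpose is to make every element of $B$ carry a function from $\rho$ into $B\cap\theta$. Let $\langle\theta_i:i<\rho\rangle$ be increasing regular cardinals $>\rho$ with supremum $\theta$. For all $i$ we have $\sup_{k<i}\theta_k<\theta_i$. This is clear for successor $i$ and for $i=0$; for limit $i$ the supremum has cofinality $\le\rho$, so it is not the regular cardinal $\theta_i>\rho$. Any $\theta$ functions $g_\beta\in\prod_i\theta_i$ $(\beta<\theta)$ have a $<^*$-upper bound in $\prod_i\theta_i$, namely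
$$i\mapsto\sup\{g_\beta(i)+1:\beta<\sup_{k<i}\theta_k\}.$$
This is below $\theta_i$ because $\theta_i$ is regular, and given $\beta<\theta$, $\beta<\sup_{k<i}\theta_k$ for all large $i$. So by recursion there is a $<^*$-increasing sequence $\langle f_\beta:\beta<\theta^+\rangle$ in $\prod_{i<\rho}\theta_i$. Let $\mathfrak A$ have universe $\theta^+$, $R=\theta$, and the function $(\beta,i)\mapsto f_\beta(i)$ (with value $0$ for $i\ge\rho$).

**Step 2: a small model that approximates from above.** Suppose $\mathfrak B\prec\mathfrak A$, $|B|=\eta^+$, $|B\cap\theta|=\eta$ and $\rho\subseteq B$. Let $D\subseteq B$ have order type $\eta^+$. By hypothesis (with $\eta'=2$) $2^\rho<\eta$. Fix a large regular $\chi$ and $N_0\prec H(\chi)$ containing $B,D,\vec f,\vec\theta,\rho,\eta$, with $|N_0|=2^\rho$, ${}^\rho N_0\subseteq N_0$ and $\rho\subseteq N_0$. (Take the union of a chain of length $\rho^+$ of models of size $2^\rho$, each containing all $\rho$-sequences from the previous ones.) As $|N_0|<\eta^+$, there is $\beta^*\in D$ above $\sup(N_0\cap D)$. Let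
$$g(i)=\min\big(N_0\cap(\theta_i+1)\setminus f_{\beta^*}(i)\big)\qquad(i<\rho).$$
This makes sense as $\theta_i\in N_0$. By closure, $g\in N_0$. For $\beta\in D\cap N_0$ we have $\beta<\beta^*$, so $f_\beta<^*f_{\beta^*}\le g$. Thus $N_0$ satisfies "$f_\beta<^*g$ for all $\beta\in D$". By elementarity this is true, so in particular $f_{\beta^*}<^*g$.

**Step 3: the values $g(i)$ have small cofinality.** Let $f_{\beta^*}(i)<g(i)$. Since $\rho\subseteq B$ and $\beta^*\in B$, $f_{\beta^*}(i)\in B\cap g(i)$. The ordinal $\sup(B\cap g(i))$ is in $N_0$ and lies in $[f_{\beta^*}(i),g(i)]$, so it equals $g(i)$ by minimality of $g(i)$. Hence $g(i)$ is a limit of $B\cap g(i)\subseteq B\cap\theta$, and $\mathrm{cf}(g(i))\le\eta$. As $\eta$ is singular, $\mathrm{cf}(g(i))<\eta$.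

**Step 4: one bound for many $i$.** There are an unbounded $Y\subseteq\rho$ and an infinite cardinal $\eta'<\eta$ such that $f_{\beta^*}(i)<g(i)$ and $\mathrm{cf}(g(i))\le\eta'$ for $i\in Y$. If $\mathrm{cf}(\eta)>\rho$, a final segment of $\rho$ serves as $Y$. If $\mathrm{cf}(\eta)<\rho$, split a final segment of $\rho$ into $\mathrm{cf}(\eta)$ pieces according to which member of a fixed cofinal sequence in $\eta$ bounds $\mathrm{cf}(g(i))$. As $\rho$ is regular, one piece is unbounded. By hypothesis $\mathrm{cf}(\eta)\neq\rho$. Moreover $Y\in N_0$, since $Y\subseteq\rho\subseteq N_0$ and ${}^\rho N_0\subseteq N_0$.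

**Step 5: a better bound than $g$.** For $i\in Y$ let $c_i\subseteq g(i)$ be cofinal of order type $\mathrm{cf}(g(i))$. For $\beta\in D$ and $i\in Y$ let $h_\beta(i)=\min(c_i\setminus(f_\beta(i)+1))$ if $f_\beta(i)<g(i)$, and $h_\beta(i)=\min c_i$ otherwise. Since $|\prod_{i\in Y}c_i|\le\eta'^{\rho}<\eta$, some $h$ equals $h_\beta$ for unboundedly many $\beta\in D$. Clearly $h(i)<g(i)$ on $Y$. Also $f_\beta\restriction Y<^*h$ for every $\beta\in D$: pick $\beta'>\beta$ in $D$ with $h_{\beta'}=h$. Then $f_\beta<^*f_{\beta'}<^*g$, so $f_\beta(i)<f_{\beta'}(i)<h(i)$ for large $i\in Y$. By elementarity, a function $h$ with these two properties exists in $N_0$. Apply the second property to $\beta^*\in D$: for large $i\in Y$ we get $h(i)\in N_0$ and $f_{\beta^*}(i)<h(i)<g(i)$. This contradicts the choice of $g(i)$.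

**Step 6: the case of $\aleph_{\omega_1}$.** Take $\theta=\aleph_{\omega_1}$, $\rho=\omega_1$, $\eta=\aleph_\omega$. By Hausdorff's formula $\aleph_n^{\aleph_1}=\aleph_n\cdot2^{\aleph_1}$ for $n\ge1$, so $2^{\aleph_1}<\aleph_\omega$ gives the hypothesis. Add to $\mathfrak A$ the constants for $n<\omega$ and the two functions coding injections $\alpha\to\omega$ $(\alpha<\omega_1)$ and their inverses. As in Section 1, $B\cap\omega_1$ is an initial segment of $\omega_1$. If it were uncountable, it would be all of $\omega_1$, which has just been excluded. $\blacksquare$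

**Example.** If the source has cofinality $\omega$, the condition $\rho\subseteq B$ costs nothing, since constants for the integers ensure it. Under GCH, take $\theta=\aleph_{\omega_1+\omega}$, $\rho=\omega$, $\eta=\aleph_{\omega_1}$. Then $\eta'^{\omega}<\eta$ for all $\eta'<\eta$, so Theorem 3 shows that $(\aleph_{\omega_1+\omega+1},\aleph_{\omega_1+\omega})\twoheadrightarrow(\aleph_{\omega_1+1},\aleph_{\omega_1})$ fails. In that situation the first guess is right.

The lesson for the Main Theorem is that we should look for substructures that meet $\omega_1$ in a countable set. An elementary embedding whose critical point is below the cardinal that will become $\omega_1$ produces such sets.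

## 3. The image of an embedding, and why it cannot be lifted

From here on, $\kappa$ is 2-huge, witnessed by an ultrapower embedding $j:V\to N$, and $\delta=j(\kappa)$, $\varepsilon=j(\delta)$. Recall that a Mahlo cardinal is an inaccessible cardinal below which the inaccessible cardinals form a stationary set, and that measurable cardinals are Mahlo and limits of Mahlo cardinals.

**Lemma 5.** (i) $V_\varepsilon=V_\varepsilon^N$ and $P(V_\varepsilon)\subseteq N$. (ii) $\kappa,\delta,\varepsilon$ are measurable in $V$; hence they are Mahlo and limits of Mahlo cardinals. (iii) $V$ and $N$ have the same inaccessible and the same Mahlo cardinals below $\varepsilon$ and the same cardinals $\le\varepsilon$. If $x\subseteq N$ and $|x|\le\varepsilon$, then $j\restriction x\in N$.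

*Proof.* Let $a\le\varepsilon$ be inaccessible in $N$. By induction on $\alpha<a$, $V_\alpha=V_\alpha^N$. Limit steps are clear. If it holds for $\alpha$, then $|V_\alpha|^N<a$, so every subset of $V_\alpha$ is the range of a sequence of length $<a$ of elements of $N$ (or empty) and lies in $N$. Hence $V_a=V_a^N$. As $|V_a|=a\le\varepsilon$, the same reasoning gives $P(V_a)\subseteq N$. So $a$ is inaccessible in $V$: a short cofinal map into $a$ would be a subset of $V_a$, and for $\eta<a$ the power set of $\eta$ is the same in both models and has $N$-size $<a$. If $a$ is measurable in $N$, a measure on $a$ in $N$ is a measure in $V$, since $P(a)\subseteq N$ and $N$ contains all sequences of length $<a$ of its elements. Now $\kappa$, being a critical point, is measurable. So $\delta=j(\kappa)$ is measurable in $N$, hence in $V$. So $\varepsilon=j(\delta)$ is measurable in $N$, hence in $V$. This gives (i) and (ii). For (iii), the inaccessibility or Mahloness of $\gamma<\varepsilon$ is decided in $V_{\gamma+2}$, bijections between ordinals $\le\varepsilon$ are in $N$ by closure, and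 $j\restriction x$ is a set of at most $\varepsilon$ pairs from $N$. $\square$

In the ground model a version of the desired statement holds with no forcing at all.

**Proposition 6.** Let $\lambda=\delta^{+\kappa^+}$, and let $\mathfrak A$ be a structure in a countable language with $|A|=\lambda^+$ and $|R^{\mathfrak A}|=\lambda$. Then there are an infinite cardinal $\mu<\kappa$ and $\mathfrak B\prec\mathfrak A$ with $|B|=(\kappa^{+\mu^+})^+$ and $|R^{\mathfrak B}|=\kappa^{+\mu^+}$.

*Proof.* We may assume that $A=\lambda^+$, $R=\lambda$, and that the language is in $V_{\omega+1}$, so that $j$ does not move its symbols. The pointwise image $j''\lambda^+$ is the universe of an elementary substructure of $j(\mathfrak A)$. It lies in $N$ since $j\restriction\lambda^+\in N$, by Lemma 5 and $\lambda^+<\varepsilon$. In $N$ it has size $\lambda^+$, and its intersection with the predicate $j(\lambda)$ of $j(\mathfrak A)$ is $j''\lambda$, of size $\lambda$. Since the cardinals $\le\varepsilon$ agree, $\lambda=(\delta^{+\kappa^+})^N$. So $N$ satisfies: there are an infinite cardinal $\mu<j(\kappa)$,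 namely $\kappa$, and an elementary substructure of $j(\mathfrak A)$ of size $(j(\kappa)^{+\mu^+})^+$ whose predicate has size $j(\kappa)^{+\mu^+}$. By elementarity of $j$ the statement of the proposition holds in $V$. $\square$

It remains to change the names of the cardinals. For a fixed $\mu$ we want a forcing that makes $\kappa^+$ into $\omega_1$, $\kappa^{+\mu^+}$ into $\aleph_\omega$, and $\delta$ into $\aleph_{\omega+3}$. Then $\delta^{+\kappa^+}$ becomes $\aleph_{\omega+3+\omega_1}=\aleph_{\omega_1}$. But the extension contains new structures, and Proposition 6 says nothing about those. The approach that suggests itself is to lift $j$ to the extension and repeat the proof. Recall the criterion for lifting.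

**Fact 7.** If $j:V\to N$ is elementary, $G\subseteq P$ is $V$-generic, $G'\subseteq j(P)$ is $N$-generic, and $j''G\subseteq G'$, then $j$ extends to an elementary $j^+:V[G]\to N[G']$ by $j^+(\sigma^G)=j(\sigma)^{G'}$.

Here no lift can exist. In the extension $V[G]$ the critical point $\kappa$ is countable, so let $x:\omega\to\kappa$ be onto. If $j^+:V[G]\to N[G']$ extends $j$, then $j^+(x):\omega\to\delta$ is onto. But $j^+(x)(n)=j(x(n))=x(n)<\kappa$ for all $n$, and $\kappa<\delta$. There is a second mismatch. The image under $j$ of the forcing for $\mu<\kappa$ is the forcing of $N$ for the same index $\mu$, which makes $\delta^{+\mu^+}$ into $\aleph_\omega$, whereas $j''\lambda$ has size $\delta^{+\kappa^+}$.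

The way around both points is not to lift $j$. We assume that the forcing fails for *every* $\mu<\kappa$, choose names for counterexamples, push the whole sequence through $j$, and read the entry with index $\kappa$. This gives a forcing $\mathbb Q\in N$ and a $\mathbb Q$-name $\dot F\in N$, neither in the range of $j$. It is then enough to find one set $X\in N$ of the right size and one condition that forces $X$ to be closed under $\dot F$. The set $j''\lambda^+$ is too small for this: a model that handles $\dot F$ must contain $\kappa$, which is not in the range of $j$, and must contain all conditions of the first collapse $\mathrm{Col}(\omega,\delta)$. So we enlarge it to a hull that contains all ordinals below $\delta$. Two counts make this work. The hull still has only $\lambda$ elements below $j(\lambda)$, because $\mathrm{cf}(\lambda)=\kappa^+>\kappa$. And it has only $\delta$ elements in $H(\varepsilon)$, so this part is countable after $\mathrm{Col}(\omega,\delta)$; if the rest of $\mathbb Q$ is countably closed, one condition meets all relevant antichains.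

## 4. The collapse $\mathbb Q_\mu$

A forcing is $\le\alpha$-closed (${<}\alpha$-closed) if decreasing sequences of length $\le\alpha$ ($<\alpha$) have lower bounds; countably closed means $\le\omega$-closed. It is $\le\alpha$-directed closed if directed subsets of size $\le\alpha$ have lower bounds. $\mathrm{Col}(\chi,\zeta)$ is the set of partial functions from $\chi$ to $\zeta$ of size $<\chi$, and $\mathrm{Col}(\chi,{<}\delta)$ is the Levy collapse. For instance, $\mathrm{Col}(\omega_1,\omega_2)$ is $\le\omega$-directed closed: the union of a countable directed set of countable functions is a countable function.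

**Fact 8 (Easton's lemma).** If $\chi$ is regular, $P$ is $\chi$-c.c. and $Q$ is ${<}\chi$-closed, then $\Vdash_Q$ "$P$ is $\chi$-c.c.", and every sequence of ordinals of length $<\chi$ in $V^{P\times Q}$ lies in $V^P$.

For instance, with $\chi=\omega_1$, forcing with (Cohen forcing) $\times\,\mathrm{Col}(\omega_1,\omega_2)$ adds no reals beyond those added by the Cohen factor.

**Lemma 9 (ZFC).** Let $\kappa<\delta$ be inaccessible, $2^\eta=\eta^+$ for cardinals $\eta\in[\kappa,\kappa^{+\kappa})$, $\mu<\kappa$ an infinite cardinal, $\lambda=\lambda_\mu:=\kappa^{+\mu^+}$ (so $\lambda<\delta$). There is a forcing $\mathbb Q_\mu=\mathrm{Col}(\omega,\kappa)*\dot{\mathbb R}_\mu$ such that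

1. in $V^{\mathrm{Col}(\omega,\kappa)}$: $\mathbb R_\mu$ is countably closed, $\delta$-c.c., $\mathbb R_\mu\subseteq H(\delta)$, and $\delta$ is inaccessible;
2. $\mathbb Q_\mu$ forces $\omega_1=\kappa^+$, $\aleph_\omega=\lambda$, $\aleph_{\omega+1}=\lambda^+$, $\aleph_{\omega+3}=\delta$ and preserves cardinals $\ge\delta$; hence it forces $\delta^{+\kappa^+}=\aleph_{\omega_1}$ and $(\delta^{+\kappa^+})^+=\aleph_{\omega_1+1}$ (with $\kappa^+,\lambda^+,\delta^{+\kappa^+}$ in the sense of the ground model).

*Proof.* **Step 1: after the first collapse.** We record the cardinal arithmetic. Let $G_0\subseteq\mathrm{Col}(\omega,\kappa)$ be generic. This forcing has size $\kappa$. So in $V[G_0]$ we have $\omega_1=\kappa^+$, cardinals and regular cardinals above $\kappa$ are preserved, and $\delta$ is inaccessible. Counting nice names, $2^\omega\le(2^\kappa)^V=\kappa^+$, so $2^\omega=\kappa^+$; and $2^\eta=\eta^+$ for cardinals $\eta\in[\kappa^+,\kappa^{+\kappa})$. Here and below $\kappa^{+i}$ is computed in $V$.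

**Step 2: the definition.** The aim is to thin out the cardinals $\kappa^{+i}$, $i<\mu^+$, to an $\omega$-sequence. The ordinal $\mu^+$ of $V$ is below $\kappa$, so it is a countable limit ordinal in $V[G_0]$. Fix an increasing cofinal $\langle i_n:n<\omega\rangle$ in $\mu^+$ with $i_0=0$ and $i_n$ a successor ordinal for $n\ge1$. Put
$$\chi_n=\kappa^{+(i_n+1)},\qquad\zeta_n=\kappa^{+i_{n+1}}.$$
Then $\chi_0=\omega_1$, $\chi_n\le\zeta_n$ and $\chi_{n+1}=\zeta_n^+$. If $i_{n+1}=i+1$, then $i\ge i_n$ and $\zeta_n=2^{|\kappa^{+i}|}$ by Step 1 (for $i=0$ this is $2^\omega=\kappa^+$). So $\zeta_n^{<\chi_n}=\zeta_n^{|\kappa^{+i_n}|}=\zeta_n$, that is, $|\mathrm{Col}(\chi_n,\zeta_n)|=\zeta_n$. In $V[G_0]$ let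
$$P=\prod_{n<\omega}\mathrm{Col}(\chi_n,\zeta_n)\ \text{(full support)},\qquad C=\mathrm{Col}(\lambda^{++},{<}\delta),\qquad\mathbb R_\mu=P\times C.$$

**Step 3: proof of (1).** All factors are countably closed, because all $\chi_n\ge\omega_1$ are regular. Further $|P|\le\lambda^\omega\le2^\lambda=\lambda^+<\delta$ and $C$ is $\delta$-c.c., so $\mathbb R_\mu$ is $\delta$-c.c. Conditions have fewer than $\delta$ entries, all below $\delta$, so $\mathbb R_\mu\subseteq H(\delta)$. Inaccessibility of $\delta$ is in Step 1.

**Step 4: the effect of $C$.** It is ${<}\lambda^{++}$-closed. So it adds no $\lambda^+$-sequences of ordinals and preserves cardinals $\le\lambda^{++}$; it makes $\delta=\lambda^{+3}$ and, being $\delta$-c.c., preserves cardinals $\ge\delta$. In $V_1:=V[G_0]^C$ the definition of $P$ gives the same set, with the same closure and size properties.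

**Step 5: the effect of $P$ over $V_1$.** We show that exactly the intended cardinals survive. For each $n$ write $P=P_{<n}\times P_{\ge n}$. Then $|P_{<n}|<\chi_n$ (for $n\ge1$ it is at most $\zeta_{n-1}<\chi_n$), and $P_{\ge n}$ is ${<}\chi_n$-closed. By Easton's lemma,
$$\text{all }{<}\chi_n\text{-sequences of ordinals in }V_1^P\text{ lie in }V_1^{P_{<n}}.\tag{1}$$
So each $\chi_n$ stays regular: a short cofinal map into it would lie in an extension of $V_1$ by a forcing of size $<\chi_n$. If $\lambda^+$ were collapsed, its cofinality would be at most $\lambda$, hence (as $\lambda$ is singular) less than some $\chi_n$. By (1) this would be witnessed in $V_1^{P_{<n}}$, which is impossible as $|P_{<n}|<\chi_n$. Since $|P|\le\lambda^+$, cardinals $\ge\lambda^{++}$ are preserved. Cardinals in $(\chi_n,\zeta_n]$ are collapsed to $\chi_n$.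

So the infinite cardinals of the final model up to $\delta$ are $\omega,\chi_0,\chi_1,\dots,\lambda,\lambda^+,\lambda^{++},\delta$. That is, $\chi_n=\omega_{n+1}$, $\lambda=\aleph_\omega$, $\lambda^+=\aleph_{\omega+1}$, $\delta=\aleph_{\omega+3}$. As cardinals $\ge\delta$ are preserved and $\kappa^+=\omega_1$, $\delta^{+\kappa^+}=\aleph_{\omega+3+\omega_1}=\aleph_{\omega_1}$, and its successor is $\aleph_{\omega_1+1}$. $\square$

## 5. The hull of $j''K\cup\delta$

Lemma 9 needs some GCH above $\kappa$, and so do the counts in the proof below. The next proposition provides it, at the price of passing to a forcing extension. We state it here and prove it in Section 6.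

**Proposition 10.** Let $\kappa$ be 2-huge in $V$, witnessed by an ultrapower embedding $j:V\to N$; $\delta=j(\kappa)$, $\varepsilon=j(\delta)$; $\tau<\kappa$ infinite regular. In some forcing extension $W$ of $V$ there are transitive class models $M,N^*$ of ZFC with the same ordinals, $M$ a forcing extension of $V$ by a $\le\tau$-closed forcing, and an elementary $j^*:M\to N^*$ extending $j$, such that:

* (A1) $\kappa<\delta$ are inaccessible in $M$; $\mathrm{crit}(j^*)=\kappa$, $j^*(\kappa)=\delta$, $j^*(\delta)=\varepsilon$.
* (A2) $M\models2^\eta=\eta^+$ for all cardinals $\eta\in[\kappa,\kappa^{+\kappa})\cup[\delta,\delta^{+\delta})$.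
* (A3) $P(\eta)^M=P(\eta)^{N^*}$ for all $\eta\le c:=(\delta^{+\delta})^M$; hence $M$ and $N^*$ have the same cardinals $\le c$.
* (A4) $j^*\restriction c\in N^*$.

**Proof of the Main Theorem from Proposition 10.** Take $\tau=\omega$. In this section write $j,N$ for $j^*,N^*$. In $M$ let $\Theta=\delta^{+\kappa^+}$, and for infinite cardinals $\mu<\kappa$ let $\lambda_\mu,\mathbb Q_\mu$ be as in Lemma 9, applied in $M$.

**Claim 11.** In $M$ there is an infinite cardinal $\mu<\kappa$ with $\Vdash_{\mathbb Q_\mu}(\Theta^+,\Theta)\twoheadrightarrow(\lambda_\mu^+,\lambda_\mu)$.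

By Lemma 9(2), for such $\mu$ the forcing $\mathbb Q_\mu$ forces $(\aleph_{\omega_1+1},\aleph_{\omega_1})\twoheadrightarrow(\aleph_{\omega+1},\aleph_\omega)$ over $M$, and $M$ is a forcing extension of $V$. So Claim 11 proves the Main Theorem.

*Proof of Claim 11.* **Step 1: all failures at once, seen from index $\kappa$.** Suppose the claim fails. By Lemma 4 we can choose in $M$, for each infinite cardinal $\mu<\kappa$, a condition $(p_\mu,\dot r_\mu)\in\mathbb Q_\mu$ and a $\mathbb Q_\mu$-name $\dot F^\mu$, forced by $1$ to be a function $\omega\times[\Theta^+]^{<\omega}\to\Theta^+$, such that $(p_\mu,\dot r_\mu)$ forces: no nonempty $X\subseteq\Theta^+$ closed under all $\dot F^\mu(n,\cdot)$ has $|X|=\lambda_\mu^+$ and $|X\cap\Theta|=\lambda_\mu$. Apply $j$ to the sequence of these objects and take the entry at index $\kappa$; this exists, because $\kappa$ is an infinite cardinal of $N$ below $j(\kappa)=\delta$ by (A3). Let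
$$\mathbb Q=j(\vec{\mathbb Q})_\kappa,\quad(p,\dot r)=j(\langle(p_\mu,\dot r_\mu)\rangle)_\kappa,\quad\dot F=j(\vec F)_\kappa,\quad\theta=j(\Theta),\quad\lambda=(\delta^{+\kappa^+})^N.$$
By (A3), $\kappa^+,\lambda,\lambda^+$ are the same in $M$ and $N$. So
$$\lambda=\Theta,\qquad\theta=j(\lambda),\qquad\lambda^+<c.\tag{2}$$
Below, $\theta^+$ means $(\theta^+)^N=j(\lambda^+)$. By elementarity, in $N$ the forcing $\mathbb Q=\mathrm{Col}(\omega,\delta)*\dot{\mathbb R}$ is that of Lemma 9 with $(\kappa,\delta,\mu)$ replaced by $(\delta,\varepsilon,\kappa)$, so its "$\lambda_\mu$" is $\lambda$, and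
$$(p,\dot r)\Vdash\text{no nonempty }X\subseteq\theta^+\text{ closed under all }\dot F(n,\cdot)\text{ has }|X|=\lambda^+,\ |X\cap\theta|=\lambda.\tag{3}$$

**Step 2: the hull.** We define the model that will provide $X$. In $M$ let $\chi$ be a large regular cardinal, $\lhd$ a well-order of $H(\chi)$, and $K\prec(H(\chi),\in,\lhd)$ with $|K|=\lambda^+$, $\lambda^+\subseteq K$, containing $\kappa,\delta,\Theta$ and $\langle(\mathbb Q_\mu,p_\mu,\dot r_\mu,\dot F^\mu):\mu\rangle$. Fix a surjection $e:\lambda^+\to K$ in $M$. Let
$$B=\{j(f)(\xi):f\in K\text{ a function with domain }\kappa,\ \xi<\delta\}.$$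

**Step 3: $B\in N$.** This is needed because (3) is a statement about $N$. If $f=e(\alpha)$, then $j(f)=j(e)(j(\alpha))$, and $f$ is a function with domain $\kappa$ iff $j(f)$ is a function with domain $\delta$. So
$$B=\{j(e)(j(\alpha))(\xi):\alpha<\lambda^+,\ j(e)(j(\alpha))\text{ a function with domain }\delta,\ \xi<\delta\},\tag{4}$$
and $j(e)\in N$, $j\restriction\lambda^+\in N$ by (A4) and (2).

**Step 4: $B$ is elementary and contains what we need.** We claim: $B\prec(H(j(\chi))^N,\in,j(\lhd))$; $j''K\subseteq B$; $\delta\cup\{\delta,\kappa\}\subseteq B$; and $\mathbb Q,(p,\dot r),\dot F,\theta,\varepsilon\in B$. For $a\in K$ the constant function with value $a$ on $\kappa$ is in $K$, so $j(a)\in B$. Thus $j''K\subseteq B$, and $\delta=j(\kappa)\in B$. As $\mathrm{id}_\kappa\in K$ and $j(\mathrm{id}_\kappa)=\mathrm{id}_\delta$, we get $\delta\subseteq B$, so $\kappa\in B$. For elementarity, use a pairing function on $\kappa$ that lies in $K$, and its $j$-image on $\delta$, to write finitely many given elements of $B$ as $j(f_1)(\xi),\dots,j(f_m)(\xi)$ with one $\xi<\delta$. Suppose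 $H(j(\chi))^N\models\exists y\,\varphi(y,j(f_1)(\xi),\dots,j(f_m)(\xi))$. Let $g:\kappa\to H(\chi)$, where $g(\eta)$ is the $\lhd$-least $y$ with $\varphi(y,f_1(\eta),\dots,f_m(\eta))$ in $(H(\chi),\in,\lhd)$ if there is one, and $\emptyset$ otherwise. Then $g\in K$ by elementarity of $K$, and by elementarity of $j$ the element $j(g)(\xi)$ of $B$ is a witness. So the Tarski–Vaught criterion holds. Now $\theta=j(\Theta)$ and $\varepsilon=j(\delta)$ are in $j''K$, and $\mathbb Q,(p,\dot r),\dot F$ are definable from $\kappa$ and elements of $j''K$.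

**Step 5: three counts.** These make the sizes of $B$ right.

*(a) $N\models|B\cap\theta|=\lambda$.* Work in $M$. Since $\mathrm{cf}(\lambda)=\kappa^+>\kappa$, every $f:\kappa\to\lambda$ is bounded. By (A2), $|\eta|^\kappa\le2^{|\eta|}\le\lambda$ for $\delta\le\eta<\lambda$. So $|{}^\kappa\lambda|=\lambda$; let $s:\lambda\to{}^\kappa\lambda$ be onto, $s\in M$. Let $y=j(f)(\xi)\in B\cap\theta$. Replacing the values of $f$ outside $\lambda$ by $0$ does not change $j(f)(\xi)$, because $j(f)(\xi)\in\theta=j(\lambda)$. So we may assume $f=s(\alpha)$ for some $\alpha<\lambda$. Hence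
$$B\cap\theta\subseteq\{j(s)(j(\alpha))(\xi):\alpha<\lambda,\ \xi<\delta\},$$
a set in $N$ of $N$-size $\le\lambda$. On the other hand $j''\lambda\subseteq B\cap\theta$ and $j\restriction\lambda\in N$, so the size is exactly $\lambda$. (This is where the cofinality of $\lambda$ matters: if $\mathrm{cf}(\lambda)\le\kappa$, then $\lambda^\kappa>\lambda$ by König's theorem and this bound is lost.)

*(b) $N\models|B\cap\theta^+|=\lambda^+$.* We have $j''\lambda^+\subseteq B\cap\theta^+$ and $j\restriction\lambda^+\in N$, and $|B|\le\lambda^+$ in $N$ by (4).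

*(c) $N\models|B\cap H(\varepsilon)^N|\le\delta$.* In $M$, $|{}^\kappa H(\delta)|=\delta$ as $\delta$ is inaccessible. Let $s:\delta\to{}^\kappa H(\delta)$ be onto, $s\in M$. As $H(\varepsilon)^N=j(H(\delta)^M)$, we may again replace the values of $f$ outside $H(\delta)$ by $\emptyset$, and obtain $B\cap H(\varepsilon)^N\subseteq\{j(s)(j(\alpha))(\xi):\alpha,\xi<\delta\}$.

**Step 6: the first collapse adds no ordinals to the hull, and makes its lower part countable.** Let $G_0\ni p$ be $\mathrm{Col}(\omega,\delta)$-generic over $W$, hence over $N$, and let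
$$B_0=B[G_0]=\{\sigma^{G_0}:\sigma\in B\text{ a }\mathrm{Col}(\omega,\delta)\text{-name}\}\in N[G_0].$$
Then $B_0\prec H(j(\chi))^{N[G_0]}=H(j(\chi))^N[G_0]$. Indeed, for a formula $\varphi$ and names $\vec\sigma\in B$ there is, by the maximum principle and elementarity of $B$, a name $\pi\in B$ with $\Vdash(\exists y\,\varphi(y,\vec\sigma)\to\varphi(\pi,\vec\sigma))$, where the forcing relation is the one over $H(j(\chi))^N$. So Tarski–Vaught applies.

Since $\delta\subseteq B$ and conditions are finite, $\mathrm{Col}(\omega,\delta)\subseteq B$. Hence $B_0\cap\mathrm{Ord}=B\cap\mathrm{Ord}$: if $\sigma^{G_0}$ is an ordinal with $\sigma\in B$, some $p'\in G_0\subseteq B$ decides $\sigma$, and the decided value is definable from $p',\sigma\in B$.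

Moreover $B_0\cap H(\varepsilon)^{N[G_0]}$ is countable in $N[G_0]$. Let $x=\sigma^{G_0}$ with $\sigma\in B$ be in $H(\varepsilon)^{N[G_0]}$. As $\varepsilon$ is inaccessible in $N$ and $|\mathrm{Col}(\omega,\delta)|<\varepsilon$, some $p'\in G_0\subseteq B$ forces $\sigma=\pi$ for some name $\pi\in H(\varepsilon)^N$, and by elementarity we may take $\pi\in B\cap H(\varepsilon)^N$. So there are at most as many such $x$ as elements of $B\cap H(\varepsilon)^N$. By Step 5(c) their number is at most $|\delta|$, and $\delta$ is countable in $N[G_0]$.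

**Step 7: one condition for all antichains of the hull.** Let $\mathbb R=\dot{\mathbb R}^{G_0}$. By Lemma 9(1) in $N$: in $N[G_0]$, $\mathbb R$ is countably closed, $\varepsilon$-c.c., $\mathbb R\subseteq H(\varepsilon)$, and $\varepsilon$ is inaccessible. So every maximal antichain of $\mathbb R$ is an element of $H(\varepsilon)^{N[G_0]}$. By Step 6, the maximal antichains of $\mathbb R$ lying in $B_0$ can be enumerated in $N[G_0]$ as $\langle a_n:n<\omega\rangle$. Build in $N[G_0]$ a decreasing sequence $r_0=\dot r^{G_0}\ge r_1\ge\cdots$ in $\mathbb R\cap B_0$ such that $r_{n+1}$ is below some element of $a_n\cap B_0$. This is possible: some $t\in a_n$ is compatible with $r_n$, and by elementarity of $B_0$ such a $t$ and a common extension of $t$ and $r_n$ exist in $B_0$. Let $r_\omega$ be a lower bound, let $G_1\ni r_\omega$ be $\mathbb R$-generic over $W[G_0]$, hence over $N[G_0]$, and put $F=\dot F^{G_0*G_1}$.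

**Step 8: the closed set.** Let $X=B\cap\theta^+=B_0\cap\theta^+$. We show that $X$ is closed under all $F(n,\cdot)$. Let $u\in[X]^{<\omega}$, so $u\in B_0$. Regard $\dot F$ as an $\mathbb R$-name over $N[G_0]$; it lies in $B_0$. It is forced by $1$ to be a function into $\theta^+$, so by elementarity there is in $B_0$ a maximal antichain of conditions each of which decides $\dot F(n,u)$, say $a_k$. The condition $r_{k+1}$ is below some $t\in a_k\cap B_0$, so $t\in G_1$. The value decided by $t$ is definable from parameters in $B_0$. So $F(n,u)\in B_0\cap\theta^+=X$.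

By Lemma 9(2) in $N$, $\lambda=\aleph_\omega$ and $\lambda^+=\aleph_{\omega+1}$ in $N[G_0][G_1]$. So by Step 5(a),(b), in that model $|X|=\lambda^+$ and $|X\cap\theta|=\lambda$. Since $(p,\dot r)\in G_0*G_1$, this contradicts (3). $\blacksquare$

**Remark (agreement with Theorem 3).** In $N[G_0][G_1]$ we have $\omega_1=(\delta^+)^N<\varepsilon$, so $X\cap\omega_1\subseteq B_0\cap H(\varepsilon)^{N[G_0]}$ is countable. The substructure is of the kind that Theorem 3 leaves possible.

**Remark (if GCH holds in $V$).** Then Section 6 is not needed. The proof of Claim 11 works with $M=W=V$ and any $j:V\to N$ with critical point $\kappa$, $\delta=j(\kappa)$ and $N$ closed under $\delta^{+\kappa^++1}$-sequences. From (A1)–(A4) it uses only that $\kappa,\delta$ are inaccessible, GCH, that the cardinals $\le\lambda^+$ agree in $V$ and $N$, and that $j\restriction\lambda^+\in N$.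

## 6. Forcing GCH on $[\kappa,\kappa^{+\kappa})$ and keeping the embedding

It remains to prove Proposition 10. We need GCH on intervals above $\kappa$ and above $\delta$, and an embedding that survives. We first describe the forcing at one stage, then iterate it along the Mahlo cardinals, so that $j$ sends the iteration up to $\kappa$ to the iteration up to $\delta$.

**Lemma 12.** Let $\alpha$ be inaccessible and $\langle c_i:i\le\alpha\rangle$ increasing continuous, $c_0=\alpha$, each $c_{i+1}$ inaccessible. Let $R=\prod_{i<\alpha}\mathrm{Col}(c_i^+,{<}c_{i+1})$ (full support). Then $R$ is $\le\alpha$-directed closed and forces $c_\alpha=\alpha^{+\alpha}$ and $2^\eta=\eta^+$ for all cardinals $\eta\in[\alpha,\alpha^{+\alpha})$.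

*Proof.* **Step 1: closure and factoring.** For directed closure take unions in each coordinate: a union of at most $\alpha\le c_i$ conditions of size $\le c_i$ has size $\le c_i$. Write $R_{<i},R_{\ge i}$ for the partial products. $R_{\ge i}$ is $\le c_i$-closed. Let $i=k+1$. Then $|R_{<k}|\le c_k^{|k|}\le2^{c_k}<c_i$, and $\mathrm{Col}(c_k^+,{<}c_i)$ is $c_i$-c.c. of size $c_i$. So $R_{<i}$ is $c_i$-c.c. of size $c_i$. By Easton's lemma with $\chi=c_i^+$, for successor $i$:
$$\text{all sequences of ordinals of length}\le c_i\text{ in the extension lie in }V[G_{<i}].\tag{5}$$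

**Step 2: cardinals.** We show that the infinite cardinals of the extension in $[\alpha,c_\alpha)$ are the $c_i$ and $c_i^+$ for $i<\alpha$. The cardinals $\alpha,\alpha^+$ are preserved since $R$ is $\le\alpha$-closed. For successor $i$, $c_i$ and $c_i^+$ are preserved by (5) and the $c_i$-c.c. of $R_{<i}$. For limit $i$, $c_i$ is a limit of preserved cardinals. Let $i<\alpha$ be a limit and suppose $c_i^+$ is collapsed. Then its cofinality is at most $c_i$, hence some $\xi<c_i$, since $c_i$ is singular ($\mathrm{cf}(c_i)\le|i|<\alpha$). Choose a successor $i'<i$ with $c_{i'}>\xi$. By (5) a cofinal map $\xi\to c_i^+$ lies in $V[G_{<i'}]$, a $c_{i'}$-c.c. extension, in which $c_i^+$ is still regular: a contradiction. Cardinals strictly between $c_i^+$ and $c_{i+1}$ are collapsed to $c_i^+$. So $c_{i+1}=c_i^{++}$ in the extension, and $c_\alpha=\alpha^{+\alpha}$.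

**Step 3: GCH, by induction on the cardinals in $[\alpha,c_\alpha)$.**

For $c_0=\alpha$: subsets of $\alpha$ are in $V$, and $(2^\alpha)^V<c_1$ is collapsed to at most $\alpha^+$.

For $c_i$, $i$ successor: by (5) and since $R_{<i}$ has size $c_i$, there are at most $(2^{c_i})^V<c_{i+1}$ nice names for subsets of $c_i$, hence at most $c_i^+$ subsets in the extension.

For $c_i$, $i$ limit: by induction $c_i$ is a singular strong limit in the extension, so $2^{c_i}=c_i^{\mathrm{cf}(c_i)}$. As $\mathrm{cf}(c_i)\le|i|<\alpha$ and $R$ is $\le\alpha$-closed, all the sequences counted here lie in $V$. So their number is at most $|(2^{c_i})^V|\le c_i^+$.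

For $c_i^+$: its subsets lie in $V[G_{<i+1}]$ by (5), and $R_{<i+1}$ is $c_{i+1}$-c.c. of size $c_{i+1}$ with $c_{i+1}$ inaccessible. So there are at most $c_{i+1}^{<c_{i+1}}=c_{i+1}=c_i^{++}$ nice names. $\square$

**The iteration.** Fix an infinite regular cardinal $\tau$. Let $S$ be the class of Mahlo cardinals $>\tau$. All ordinals $\beta$ used as lengths below are at most some fixed Mahlo cardinal that is a limit of Mahlo cardinals; below it every $\gamma\in S$ has a next Mahlo cardinal, called $\gamma^*$. For $\gamma\in S$ let $c^\gamma_0=\gamma$, let $c^\gamma_{i+1}$ be the least inaccessible above $c^\gamma_i$, take suprema at limits, for $i\le\gamma$, and let $\rho(\gamma)$ be the least inaccessible above $c^\gamma_\gamma$. Since $\gamma^*$ is a regular limit of inaccessibles, $\rho(\gamma)<\gamma^*$.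

Conditions of $P_\beta$ are functions $p$ with $\mathrm{dom}(p)\subseteq S\cap\beta$, with $\mathrm{dom}(p)\cap\alpha$ bounded in $\alpha$ for every inaccessible $\alpha\le\beta$, and such that for $\gamma\in\mathrm{dom}(p)$, $p(\gamma)\in V_{\rho(\gamma)}$ is a $P_\gamma$-name forced by $1$ to be in
$$R_\gamma=\prod_{i<\gamma}\mathrm{Col}((c^\gamma_i)^+,{<}c^\gamma_{i+1})\quad\text{(computed in }V^{P_\gamma}).$$
Put $q\le p$ iff $\mathrm{dom}(q)\supseteq\mathrm{dom}(p)$ and $q\restriction\gamma\Vdash q(\gamma)\le p(\gamma)$ for $\gamma\in\mathrm{dom}(p)$. Coordinates outside the domain are read as $1$. The following is used all the time.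

* For Mahlo $\gamma$, each $\rho(\gamma')$ with $\gamma'\in S\cap\gamma$ is below $\gamma$, and domains of conditions of $P_\gamma$ are bounded in $\gamma$. So $P_\gamma\subseteq V_\gamma$, $|P_\gamma|\le\gamma$, and $|P_\beta|<\gamma$ for $\beta<\gamma$.
* For $\gamma\in S$, elements of $R_\gamma$ are coded by subsets of $c^\gamma_\gamma$. So every $P_\gamma$-name for an element of $R_\gamma$ is forced to be equal to a name in $V_{\rho(\gamma)}$ (use nice names and $P_\gamma\subseteq V_\gamma$). Hence forcing with $P_{\gamma+1}$ amounts to forcing with $P_\gamma*R_\gamma$.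
* $R_\gamma$ is $\le\gamma$-directed closed in $V^{P_\gamma}$. For this we only need that the cardinals $(c^\gamma_i)^+$ computed there are regular and larger than $\gamma$; unions in each coordinate are lower bounds.

**Lemma 13.** For $\gamma$ Mahlo, $P_\gamma$ is $\gamma$-c.c.

*Proof.* Let $p_\xi\in P_\gamma$ for $\xi<\gamma$. For inaccessible $\xi<\gamma$, $\mathrm{dom}(p_\xi)\cap\xi$ is bounded in $\xi$. These $\xi$ form a stationary set. By Fodor's lemma there are $\beta<\gamma$ and a stationary set of $\xi$ on which $\mathrm{dom}(p_\xi)\cap\xi\subseteq\beta$. As $|P_\beta|<\gamma$, there is a smaller stationary set on which $p_\xi\restriction\xi$ is constant. Thin it out so that $\mathrm{dom}(p_\xi)\subseteq\xi'$ for $\xi<\xi'$ in it. For such $\xi<\xi'$ the two functions agree on the common part of their domains, and $p_\xi\cup p_{\xi'}$ is a common extension. $\square$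

**Tails.** Let $\gamma\in S$ and $\beta>\gamma$. In $V[G_\gamma]$ let $P_{[\gamma,\beta)}=\{p\restriction[\gamma,\beta):p\in P_\beta\}$, with $q\le p$ iff $s\cup q\le s\cup p$ for some $s\in G_\gamma$. Define $P_{(\gamma,\beta)}$ in $V[G_{\gamma+1}]$ in the same way, with $s\in G_{\gamma+1}$. Elements of tails are elements of $V$. The following observation is used several times; $P$ stands for $P_\gamma$ or $P_{\gamma+1}$, and $q$ for an element of the corresponding tail:
$$\text{if }G_\eta\subseteq P_\eta\text{ is generic},\ t\cup q\restriction\eta\in G_\eta\ (t\in P)\text{ and }s\in G_\eta\cap P,\text{ then }s\cup q\restriction\eta\in G_\eta.\tag{6}$$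
Indeed, a common extension of $s$ and $t\cup q\restriction\eta$ in $G_\eta$ is below $s\cup q\restriction\eta$ coordinate by coordinate. By (6), if $s\le s'$ in $P$ and $s$ forces $q\le q'$ in the tail, then $s\cup q\le s'\cup q'$: at a coordinate $\eta$, if $G_\eta\ni s\cup q\restriction\eta$ is generic, some $s''\in G_\eta\cap P$ satisfies $s''\cup q\le s''\cup q'$, and $s''\cup q\restriction\eta\in G_\eta$, so $q(\eta)^{G_\eta}\le q'(\eta)^{G_\eta}$. The converse is immediate. Since any name for an element of the tail is decided by densely many $s$, $p\mapsto(p\restriction\gamma,p\restriction[\gamma,\beta))$ is a dense embedding. So forcing with $P_\beta$ amounts to forcing with $P_\gamma*P_{[\gamma,\beta)}$, and likewise with $P_{\gamma+1}*P_{(\gamma,\beta)}$.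

**Lemma 14.** Let $\gamma\in S$, $\beta>\gamma$. $P_{[\gamma,\beta)}$ is $\le\gamma$-directed closed in $V[G_\gamma]$, and $P_{(\gamma,\beta)}$ is $\le\gamma^*$-directed closed in $V[G_{\gamma+1}]$. Moreover every $P_\beta$ is $\le\tau$-closed.

*Proof.* **Step 1: a common domain.** Put $\nu=\gamma$, $P=P_\gamma$ in the first case and $\nu=\gamma^*$, $P=P_{\gamma+1}$ in the second. $P$ is $\nu$-c.c., by Lemma 13 in the first case and because $|P_{\gamma+1}|<\gamma^*$ in the second. Let $s\in P$ force that $\langle\dot d_\xi:\xi<\nu\rangle$ enumerates a directed subset of the tail. By the chain condition there is in $V$ a set $A$, a union of $\le\nu$ domains of tail conditions, that contains all $\mathrm{dom}(d)$ for the values $d$ of $\dot d_\xi$ that are possible below $s$. We check that $A$ is an admissible domain. Let $\alpha\le\beta$ be inaccessible. If $\alpha\le\gamma$, then $A\cap\alpha=\emptyset$. If $\alpha>\nu$, then $A\cap\alpha$ is a union of $\le\nu<\alpha$ sets bounded in $\alpha$, so it is bounded in $\alpha$. If $\gamma<\alpha\le\nu$, then $\nu=\gamma^*$, and $A\cap\alpha=\emptyset$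 because $A\subseteq S\setminus(\gamma+1)\subseteq S\setminus\gamma^*$.

**Step 2: the lower bound.** For $\eta\in A$ let $p(\eta)\in V_{\rho(\eta)}$ be a $P_\eta$-name for a lower bound in $R_\eta$ of $\{\dot d_\xi(\eta):\xi<\nu\}$ if $s$ is in the generic filter and this set is directed, and for $1$ otherwise. This makes sense because $\nu\le\eta$ and $R_\eta$ is $\le\eta$-directed closed. So $p$ is an element of the tail.

**Step 3: it works.** We show by induction on $\eta\le\beta$, simultaneously for all $\xi<\nu$: if $s'\le s$ and $s'\Vdash\dot d_\xi=\check d$, then $s'\cup p\restriction\eta\le s'\cup d\restriction\eta$. For limit $\eta$ this is trivial, since the order is defined coordinate by coordinate. The same holds for steps past an ordinal outside $A$. For the step from $\eta\in A$ to $\eta+1$, let $G_\eta\ni s'\cup p\restriction\eta$ be generic, and let $d_\zeta$ be the value of $\dot d_\zeta$ under $G_\eta\cap P$ for $\zeta<\nu$. Some $s''\le s'$ in $G_\eta\cap P$ forces $\dot d_\zeta=\check d_\zeta$. By (6), $s''\cup p\restriction\eta\in G_\eta$, and by the induction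 hypothesis $s''\cup d_\zeta\restriction\eta\in G_\eta$. Now let $d_{\zeta''}\le d_\zeta,d_{\zeta'}$ in the tail order, witnessed by $t,t'\in G_\eta\cap P$. By (6), $t\cup d_{\zeta''}\restriction\eta$ and $t'\cup d_{\zeta''}\restriction\eta$ are in $G_\eta$. The first forces $d_{\zeta''}(\eta)\le d_\zeta(\eta)$, the second $d_{\zeta''}(\eta)\le d_{\zeta'}(\eta)$. So $\{d_\zeta(\eta)^{G_\eta}:\zeta<\nu\}$ is directed, and $p(\eta)^{G_\eta}$ is below all its members, in particular below $d(\eta)^{G_\eta}$. This completes the induction. With $\eta=\beta$ we see that $s$ forces $p$ to be a lower bound of all $\dot d_\xi$.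

**Step 4: the last assertion.** Run the same argument with trivial $P$ and $\nu=\tau$, for a decreasing sequence of length $\le\tau$ in $P_\beta$ (repeat entries if necessary). For inaccessible $\alpha\le\beta$: if $\alpha>\tau$, $A\cap\alpha$ is bounded in $\alpha$; if $\alpha\le\tau$, then $A\cap\alpha=\emptyset$. And $\tau<\eta$ for $\eta\in S$. $\square$

**Lemma 15.** If $\gamma\in S$, then $\gamma$ and all $c^\gamma_{i+1}$, $i<\gamma$, are inaccessible in $V^{P_\gamma}$. So Lemma 12 applies in $V^{P_\gamma}$ to $R_\gamma$.

*Proof.* For $c^\gamma_{i+1}$ this holds as $|P_\gamma|\le\gamma<c^\gamma_{i+1}$. $\gamma$ is regular by Lemma 13. If $\gamma$ is a limit of Mahlo cardinals and $\eta<\gamma$, pick $\beta\in S$ with $\eta<\beta<\gamma$. By Lemma 14, $P(\eta)$ is computed in $V^{P_\beta}$, and $|P_\beta|\le\beta$, so $2^\eta\le|(2^\beta)^V|<\gamma$. Otherwise $S\cap\gamma$ is bounded in $\gamma$, so $P_\gamma=P_\beta$ for some $\beta<\gamma$, a forcing of size $<\gamma$, which preserves that $\gamma$ is a strong limit. $\square$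

*Proof of Proposition 10.* **Step 1: the iteration and $j$.** By Lemma 5, $V_\varepsilon=V_\varepsilon^N$, and $V$ and $N$ have the same Mahlo and inaccessible cardinals below $\varepsilon$; moreover $\kappa,\delta,\varepsilon$ are Mahlo and limits of Mahlo cardinals, and all these properties also hold in $N$ as $P(V_\varepsilon)\subseteq N$. For $\beta<\varepsilon$ the definition of $P_\beta$ refers only to sets in $V_\varepsilon$, and $P_\varepsilon=\bigcup_{\beta<\varepsilon}P_\beta$. Hence $P_\beta^N=P_\beta$ for $\beta\le\varepsilon$. Since $j(\tau)=\tau$, $j(P_\kappa)=P_\delta$ and $j(P_\delta)=P_\varepsilon$. As $P_\kappa\subseteq V_\kappa$, $j$ is the identity on $P_\kappa$.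

**Step 2: lifting through $P_\delta$.** Let $G_\delta\subseteq P_\delta$ be $V$-generic and $G_\kappa=G_\delta\cap P_\kappa$. As $j''G_\kappa=G_\kappa\subseteq G_\delta$, $j$ lifts to $j_1:V[G_\kappa]\to N[G_\delta]$ by Fact 7. Let $g=\{p\restriction[\kappa,\delta):p\in G_\delta\}$. Since $P_\delta\subseteq V_\delta$ has size $\le\delta$, $j\restriction P_\delta\in N$, so $j_1''g\in N[G_\delta]$. It is a directed subset of $j_1(P_{[\kappa,\delta)})=P_{[\delta,\varepsilon)}$ of size $\le\delta$. By Lemma 14 in $N$ it has a lower bound $m$. The set $P_{[\delta,\varepsilon)}$ and its order are the same in $V[G_\delta]$ and $N[G_\delta]$. Let $G_{[\delta,\varepsilon)}\ni m$ be $V[G_\delta]$-generic for $P_{[\delta,\varepsilon)}$, and $G_\varepsilon$ the resulting $P_\varepsilon$-generic filter. Let $p\in G_\delta$. Then $\mathrm{dom}(p)\cap\kappa$ is bounded in $\kappa$, so $p\restriction\kappa\in V_\kappa$ and $j(p)\restriction\delta=j(p\restriction\kappa)=p\restriction\kappa\in G_\delta$. And $j(p)\restriction[\delta,\varepsilon)=j(p\restriction[\kappa,\delta))\ge m$. So $j''G_\delta\subseteq G_\varepsilon$,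 which gives $j_2:V[G_\delta]\to N[G_\varepsilon]$.

**Step 3: lifting through $R_\delta$.** Let $h\subseteq R_\delta$ be the stage $\delta$ generic of $G_\varepsilon$, and $M:=V[G_\delta][h]=V[G_{\delta+1}]$. This is an extension of $V$ by $P_{\delta+1}$, which is $\le\tau$-closed by Lemma 14. Fix in $V$ a set $T\in V_\varepsilon$ of $P_\delta$-names with $R_\delta=\{\dot r^{G_\delta}:\dot r\in T\}$, for instance the names in $V_{\rho(\delta)}$ that $1$ forces into $R_\delta$. Since $j\restriction T\in N$,
$$j_2''h=\{j(\dot r)^{G_\varepsilon}:\dot r\in T,\ \dot r^{G_\delta}\in h\}\in N[G_\varepsilon].$$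
It is directed of size $<\varepsilon$. $R^*:=j_2(R_\delta)$ is $\le\varepsilon$-directed closed in $N[G_\varepsilon]$ by elementarity, so $j_2''h$ has a lower bound $m'\in R^*$. Let $H\ni m'$ be $R^*$-generic over $V[G_\varepsilon]$, and put $N^*:=N[G_\varepsilon][H]$, $W:=V[G_\varepsilon][H]$. As $j_2''h\subseteq H$, $j_2$ lifts to $j^*:M\to N^*$.

**Step 4: (A1).** $\delta$ is inaccessible in $V[G_\delta]$ by Lemma 15, and $R_\delta$ is $\le\delta$-closed, so $\delta$ is inaccessible in $M$. $\kappa$ is inaccessible in $V[G_\kappa]$ by Lemma 15, and $P_{[\kappa,\delta+1)}$ is $\le\kappa$-closed by Lemma 14, so $\kappa$ is inaccessible in $M$. The rest of (A1) holds since $j^*$ extends $j$.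

**Step 5: (A3).** By Lemma 12 in $V[G_\delta]$, $c=(\delta^{+\delta})^M=c^\delta_\delta<\delta^*<\varepsilon$. Let $\eta\le c$. If $x\in P(\eta)^M$, then $x$ has a nice $P_{\delta+1}$-name in $V_\varepsilon\subseteq N$, so $x\in N[G_{\delta+1}]\subseteq N^*$. If $x\in P(\eta)^{N^*}$, then $x\in N[G_\varepsilon]$, as $R^*$ is $\le\varepsilon$-closed in $N[G_\varepsilon]$ and $\eta<\varepsilon$. So $x\in V[G_\varepsilon]$, and $x\in V[G_{\delta+1}]=M$, since $P_{(\delta,\varepsilon)}$ is $\le\delta^*$-closed in $M$ by Lemma 14. Bijections between ordinals $\le c$ are coded by subsets of $c$, so the cardinals $\le c$ agree.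

**Step 6: (A2).** On $[\delta,\delta^{+\delta})$ this is Lemma 12. By (A3) the same holds in $N^*$, as bijections $\eta^+\to P(\eta)$ are coded by subsets of $\eta^+<c$. So $N^*$ satisfies GCH on $[\delta,\delta^{+\delta})$, and by elementarity of $j^*$, $M$ satisfies GCH on $[\kappa,\kappa^{+\kappa})$.

**Step 7: (A4).** $j^*\restriction c=j\restriction c\in N\subseteq N^*$ by Lemma 5, as $c<\varepsilon$. $\blacksquare$

This also completes the proof of the Main Theorem.

## 7. Uncountable $\tau$: from $\tau^{+\tau^+}$ down to $\tau^{+\tau}$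

We prove Theorem 2. For $\tau=\omega$ it is what we have shown. In general $\mathrm{Col}(\omega,\kappa)$ is replaced by $\mathrm{Col}(\tau,\kappa)$. Two new points arise: the collapsing sequence now has limit stages, and conditions of $\mathrm{Col}(\tau,\delta)$ are no longer finite, so that the hull must be closed under ${<}\tau$-sequences.

**Lemma 16.** Let $\tau<\kappa<\delta$, $\tau$ infinite regular, $\kappa,\delta$ inaccessible, $2^\eta=\eta^+$ for cardinals $\eta\in[\kappa,\kappa^{+\kappa})$, $\mu$ a cardinal with $\tau\le\mu<\kappa$, $\lambda=\lambda_\mu:=\kappa^{+\mu^+}$. There is a forcing $\mathbb Q_\mu=\mathrm{Col}(\tau,\kappa)*\dot{\mathbb R}_\mu$ such that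

1. in $V^{\mathrm{Col}(\tau,\kappa)}$: $\mathbb R_\mu$ is $\le\tau$-closed, $\delta$-c.c., $\mathbb R_\mu\subseteq H(\delta)$, and $\delta$ is inaccessible;
2. $\mathbb Q_\mu$ preserves cardinals $\le\tau$ and $\ge\delta$ and forces $\kappa^+=\tau^+$, $\lambda=\tau^{+\tau}$, $\lambda^+=\tau^{+\tau+1}$, $\delta=\lambda^{+3}$; hence it forces $\delta^{+\kappa^+}=\tau^{+\tau^+}$ and $(\delta^{+\kappa^+})^+=\tau^{+\tau^++1}$ (with $\kappa^+,\lambda^+,\delta^{+\kappa^+}$ on the left-hand sides in the sense of the ground model).

*Proof.* **Step 1: after $\mathrm{Col}(\tau,\kappa)$.** This forcing has size $\kappa$ and is ${<}\tau$-closed. So in $V[G_0]$: cardinals $\le\tau$ are preserved, $\tau$ is regular, $|\kappa|=\tau$, $\kappa^+=\tau^+$, cardinals $>\kappa$ are preserved, $2^\tau=\kappa^+$, GCH holds on $[\kappa^+,\kappa^{+\kappa})$, and $\delta$ is inaccessible. Moreover $\mathrm{cf}(\mu^+)=\tau$ for the ordinal $\mu^+$ of $V$: no new ${<}\tau$-sequences of ordinals are added and $\mu^+>\tau$ is regular in $V$, so the cofinality is at least $\tau$; and $|\mu^+|=\tau$.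

**Step 2: the definition.** Let $\langle i_\xi:\xi<\tau\rangle$ be increasing, continuous and cofinal in $\mu^+$, with $i_0=0$ and every $i_{\xi+1}$ a successor ordinal. Put $\chi_\xi=\kappa^{+(i_\xi+1)}$, $\zeta_\xi=\kappa^{+i_{\xi+1}}$, $P=\prod_{\xi<\tau}\mathrm{Col}(\chi_\xi,\zeta_\xi)$ (full support), $C=\mathrm{Col}(\lambda^{++},{<}\delta)$, $\mathbb R_\mu=P\times C$, in $V[G_0]$. As in Lemma 9, $\chi_\xi\le\zeta_\xi$, $\chi_{\xi+1}=\zeta_\xi^+$, and $\zeta_\xi^{<\chi_\xi}=\zeta_\xi$: if $i_{\xi+1}=i+1$, then $i\ge i_\xi$ and $\zeta_\xi=2^{|\kappa^{+i}|}$, where for $i=0$ we use $2^\tau=\kappa^+$.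

**Step 3: proof of (1).** All $\chi_\xi\ge\tau^+$ are regular, so $P\times C$ is $\le\tau$-closed. $|P|\le\lambda^\tau\le2^\lambda=\lambda^+<\delta$, so $P\times C$ is $\delta$-c.c. and contained in $H(\delta)$.

**Step 4: factoring.** As in Lemma 9, $C$ adds no $\lambda^+$-sequences of ordinals, preserves cardinals $\le\lambda^{++}$ and $\ge\delta$ and makes $\delta=\lambda^{+3}$. Work over $V_1=V[G_0]^C$, where $P$ has the same properties. For successor $\xi=k+1$ we have $|P_{<\xi}|\le\zeta_k<\chi_\xi$, by induction on $k$. For $k=0$, $P_{<1}$ has size $\zeta_0$. If $k=l+1$, then $|P_{<\xi}|\le\zeta_l\cdot\zeta_k=\zeta_k$. If $k$ is a limit, then $|P_{<k}|\le(\kappa^{+i_k})^{|k|}\le2^{\kappa^{+i_k}}=\chi_k\le\zeta_k$, so $|P_{<\xi}|\le\zeta_k$. Also $P_{\ge\xi}$ is ${<}\chi_\xi$-closed. So by Easton's lemma, for $\xi$ zero or a successor,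
$$\text{all }{<}\chi_\xi\text{-sequences of ordinals in }V_1^P\text{ lie in }V_1^{P_{<\xi}},\tag{7}$$
and $\chi_\xi$ stays regular, as $|P_{<\xi}|<\chi_\xi$.

**Step 5: limit stages.** Let $\xi<\tau$ be a limit. The cardinal $\kappa^{+i_\xi}$ is the supremum of the $\chi_{\xi'}$ with $\xi'<\xi$ a successor, so it is preserved. If $\chi_\xi=(\kappa^{+i_\xi})^+$ were collapsed, its cofinality would be at most $\kappa^{+i_\xi}$, which is singular, hence less than $\chi_{\xi'}$ for some successor $\xi'<\xi$. By (7) at $\xi'$ the witness lies in an extension of $V_1$ by a forcing of size $<\chi_{\xi'}$, a contradiction. The same argument, with $\lambda$ in place of $\kappa^{+i_\xi}$, preserves $\lambda^+$. Cardinals $\ge\lambda^{++}$ are preserved as $|P|\le\lambda^+$, and cardinals in $(\chi_\xi,\zeta_\xi]$ are collapsed to $\chi_\xi$. Cardinals $\le\tau$ are preserved, as $\mathrm{Col}(\tau,\kappa)$ is ${<}\tau$-closed and $\mathbb R_\mu$ is $\le\tau$-closed. Hence in the extension $\chi_\xi=\tau^{+(\xi+1)}$ for all $\xi<\tau$, $\lambda=\tau^{+\tau}$, $\delta=\lambda^{+3}$, and since $\kappa^+=\tau^+$,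 $\delta^{+\kappa^+}=\tau^{+(\tau+3+\tau^+)}=\tau^{+\tau^+}$. $\square$

*Proof of Theorem 2.* Apply Proposition 10 with the given $\tau$. As $M$ is an extension of $V$ by a $\le\tau$-closed forcing, it has the same cardinals $\le\tau$ as $V$, and $\tau$ is regular in $M$; also $j^*(\tau)=\tau$. Again write $j,N$ for $j^*,N^*$ and $\Theta=(\delta^{+\kappa^+})^M$. By Lemma 16(2) it suffices to find in $M$ a cardinal $\mu$ with $\tau\le\mu<\kappa$ and $\Vdash_{\mathbb Q_\mu}(\Theta^+,\Theta)\twoheadrightarrow(\lambda_\mu^+,\lambda_\mu)$.

**Step 1: the hull.** Suppose there is none, and proceed as in Steps 1–5 of Claim 11, with $\mu$ ranging over the cardinals in $[\tau,\kappa)$. The index $\kappa$ is available, as $\tau\le\kappa<\delta$ and $j(\tau)=\tau$. We get $\mathbb Q=\mathrm{Col}(\tau,\delta)*\dot{\mathbb R}$, $(p,\dot r)$, $\dot F$, $\lambda=\Theta$, $\theta=j(\lambda)$ and (3), where now $\mathbb Q$ is the forcing of Lemma 16 in $N$ for $(\tau,\delta,\varepsilon,\kappa)$ in place of $(\tau,\kappa,\delta,\mu)$. Choose $K$ as before, with $\tau\in K$, and in addition ${}^{<\kappa}K\subseteq K$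 in $M$. This is possible: by Hausdorff's formula and the computation $\lambda^\kappa=\lambda$ in Step 5(a) of Claim 11, $(\lambda^+)^\kappa=\lambda^+\cdot\lambda^\kappa=\lambda^+$. So we can take the union of an increasing chain of length $\kappa$ of elementary submodels of size $\lambda^+$, each containing all ${<}\kappa$-sequences from the earlier ones. Define $e$ and $B$ as before. Steps 3–5 of Claim 11 hold without change.

**Step 2: $B$ is closed under sequences in $N$ of length $\varrho<\tau$.** Let $\langle b_a:a<\varrho\rangle\in N$ with all $b_a\in B$. By (4) we can choose in $N$ sequences of $\alpha_a<\lambda^+$ and $\xi_a<\delta$ with $b_a=j(e)(j(\alpha_a))(\xi_a)$ and $j(e)(j(\alpha_a))$ a function with domain $\delta$. By (A3), $\langle\alpha_a:a<\varrho\rangle\in M$, so $\langle e(\alpha_a):a<\varrho\rangle\in K$; each $e(\alpha_a)$ is a function with domain $\kappa$. Let $w:\kappa\to{}^\varrho\kappa$ be onto, $w\in K$, and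
$$f(z)=\langle e(\alpha_a)(w(z)(a)):a<\varrho\rangle\qquad(z<\kappa).$$
So $f\in K$. As $j(\varrho)=\varrho$, the map $j(w):\delta\to({}^\varrho\delta)^N$ is onto, and we can choose $z<\delta$ with $j(w)(z)=\langle\xi_a:a<\varrho\rangle$. Since $j$ sends $\langle e(\alpha_a):a<\varrho\rangle$ to $\langle j(e(\alpha_a)):a<\varrho\rangle$, we get $j(f)(z)=\langle b_a:a<\varrho\rangle\in B$.

**Step 3: forcing with $\mathrm{Col}(\tau,\delta)$.** A condition of $\mathrm{Col}(\tau,\delta)^N$ is the range of a sequence in $N$ of length $<\tau$ of pairs of ordinals below $\delta$, and $\delta\subseteq B$. So $\mathrm{Col}(\tau,\delta)^N\subseteq B$ by Step 2. Let $G_0\ni p$ be $\mathrm{Col}(\tau,\delta)^N$-generic over $W$ and $B_0=B[G_0]$. Exactly as in Step 6 of Claim 11, $B_0\prec H(j(\chi))^{N[G_0]}$, $B_0\cap\mathrm{Ord}=B\cap\mathrm{Ord}$, and $|B_0\cap H(\varepsilon)^{N[G_0]}|\le|\delta|=\tau$ in $N[G_0]$. Moreover $B_0$ is closed under ${<}\tau$-sequences in $N[G_0]$: in $N[G_0]$ pick names in $B$ for the entries. The sequence of these names is in $N$, because $\mathrm{Col}(\tau,\delta)^N$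 is ${<}\tau$-closed in $N$ and $B\in N$. By Step 2 it is in $B$. So $B$ contains a name for the sequence of their values, which therefore is in $B_0$.

**Step 4: forcing with $\mathbb R$.** By Lemma 16(1) in $N$: in $N[G_0]$, $\mathbb R=\dot{\mathbb R}^{G_0}$ is $\le\tau$-closed, $\varepsilon$-c.c., $\mathbb R\subseteq H(\varepsilon)$, and $\varepsilon$ is inaccessible. So the maximal antichains of $\mathbb R$ in $B_0$ can be enumerated in $N[G_0]$ as $\langle a_k:k<\tau\rangle$. Build in $N[G_0]$ a decreasing $\langle r_k:k<\tau\rangle$ in $B_0\cap\mathbb R$ with $r_0=\dot r^{G_0}$ and $r_{k+1}$ below an element of $a_k\cap B_0$; successor steps are as in Step 7 of Claim 11. At a limit $k<\tau$ the sequence constructed so far is in $B_0$ by Step 3, and it has a lower bound, as $\mathbb R$ is $\le\tau$-closed. By elementarity it has one in $B_0$; let $r_k$ be such a bound. Finally take a lower bound $r_\tau$ of the whole sequence in $\mathbb R$, and let $G_1\ni r_\tau$ be $\mathbb R$-generic over $W[G_0]$.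

**Step 5: the contradiction.** As in Step 8 of Claim 11, $X=B\cap\theta^+=B_0\cap\theta^+$ is closed under all $F(n,\cdot)$, where $F=\dot F^{G_0*G_1}$. By Lemma 16(2) in $N$, $\lambda$ and $\lambda^+$ are cardinals in $N[G_0][G_1]$ and $\lambda^+$ is the successor of $\lambda$ there. So $|X|=\lambda^+$ and $|X\cap\theta|=\lambda$ in that model, while $(p,\dot r)\in G_0*G_1$. This contradicts (3).

So some $\mu$ works, and the extension of $M$ by $\mathbb Q_\mu$ is a forcing extension of $V$ with the same cardinals $\le\tau$ that satisfies $(\tau^{+\tau^++1},\tau^{+\tau^+})\twoheadrightarrow(\tau^{+\tau+1},\tau^{+\tau})$. For $\tau=\omega_n$ we have $\tau^{+\tau}=\aleph_{n+\omega_n}=\aleph_{\omega_n}$ and $\tau^{+\tau^+}=\aleph_{n+\omega_{n+1}}=\aleph_{\omega_{n+1}}$, which gives the example in Theorem 2. $\blacksquare$
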